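# Lifting adjoint orbits in generalized Takiff Lie algebras

## 1. Four theorems on $(m,n)$-modality

**Theorem 1.** Let $\mathfrak g=\mathfrak{sl}_5$, put $\mathfrak g_m=\mathfrak g\otimes\mathbb C[T]/(T^{m+1})$, and let
$$x=(E_{13}+E_{24})+T\,(E_{21}+E_{35})\in\mathfrak g_1 .$$
Every adjoint orbit of $\mathfrak g_2$ contained in the preimage of the adjoint orbit $\Omega=G_1\cdot x$ under $\mathfrak g_2\to\mathfrak g_1$ has codimension $6$ in that preimage. So the $(1,2)$-modality of $\Omega$ is $6$, and $6\ne 4=\chi(\mathfrak{sl}_5)$.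

Consequently the following statement is false: *if $\mathfrak g$ is reductive, then for all natural numbers $m\le n$ and every adjoint orbit $\Omega_m$ of $\mathfrak g_m$, the $(m,n)$-modality of $\Omega_m$ equals $(n-m)\chi(\mathfrak g)$.*

**Theorem 2.** Let $\mathfrak g$ be reductive with a simple factor of type $A_r\ (r\ge4)$, $B_r\ (r\ge5)$, $C_r\ (r\ge3)$, $D_r\ (r\ge5)$, $E_6,E_7,E_8$ or $F_4$. Then for every pair $1\le m<n$ some orbit of $\mathfrak g_m$ has $(m,n)$-modality $\ge (n-m)\chi(\mathfrak g)+2$. So for such $\mathfrak g$, equality holds for all orbits only if $m=0$ or $m=n$.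

**Theorem 3.** The excess is unbounded: for $k\ge2$ some orbit of $(\mathfrak{gl}_{2k})_1$ has $(1,2)$-modality $\ge\chi+(k-1)(k-2)$, where $\chi=\chi(\mathfrak{gl}_{2k})=2k$.

**Theorem 4.** If all simple factors of the reductive algebra $\mathfrak g$ are of type $A_1,A_2,A_3,B_2=C_2,G_2$, then the $(m,n)$-modality of every adjoint orbit of $\mathfrak g_m$ equals $(n-m)\chi(\mathfrak g)$, for all $m\le n$.

These theorems cover all simple types except $B_3$, $B_4$ and $D_4$. They do not decide a reductive $\mathfrak g$ that has a factor of type $B_3$, $B_4$ or $D_4$ and no factor covered by Theorem 2.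

## 2. Takiff algebras, pullbacks of orbits, and the index

Let $\mathfrak g$ be a finite dimensional complex Lie algebra. For a natural number $m$ (zero included), the **$m$-th generalized Takiff algebra** is
$$\mathfrak g_m=\mathfrak g\otimes\mathbb C[T]/(T^{m+1}),\qquad [x\otimes T^i,y\otimes T^j]=[x,y]\otimes T^{i+j},\qquad T^k=0 \text{ for } k>m.$$
We write elements as polynomials $x=x_0+Tx_1+\dots+T^mx_m$. In $\mathfrak g_1$, for example,
$$[x_0+Tx_1,\;y_0+Ty_1]=[x_0,y_0]+T\big([x_0,y_1]+[x_1,y_0]\big).$$
We put $\mathfrak g_{-1}=0$. The group $G_m$ is the connected adjoint group of $\mathfrak g_m$, generated by the $\exp(\operatorname{ad}u)$ with $u\in\mathfrak g_m$. An **adjoint orbit** of $\mathfrak g_m$ is a $G_m$-orbit, and $G_m\cdot x$ has dimension $\dim\mathfrak g_m-\dim\mathfrak g_m^x$, where $\mathfrak g_m^x$ is the centralizer of $x$.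

For $n\ge m$, truncation $\pi_{n,m}:\mathfrak g_n\to\mathfrak g_m$ is a surjective Lie algebra homomorphism. Since $\pi_{n,m}\circ\exp(\operatorname{ad}u)=\exp(\operatorname{ad}\pi_{n,m}(u))\circ\pi_{n,m}$, it induces a surjection $G_n\to G_m$, and the preimage of an adjoint orbit is a union of adjoint orbits.

**Definition.** The **$(m,n)$-modality** of an adjoint orbit $\Omega_m\subset\mathfrak g_m$ is the minimum codimension, inside $\pi_{n,m}^{-1}(\Omega_m)$, of an adjoint orbit of $\mathfrak g_n$ contained in $\pi_{n,m}^{-1}(\Omega_m)$.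

In plain words: we know a curve germ in $\mathfrak g$ up to order $m$ and up to conjugation; we may continue it to order $n$ as we like. How close to filling all continuations can one conjugacy class come?

**Definition.** The **index** $\chi(\mathfrak g)$ is the minimum over $\xi\in\mathfrak g^*$ of the dimension of the stabilizer $\mathfrak g^\xi=\{u:\xi([u,v])=0\ \text{for all }v\}$.

Thus $\mathfrak g^\xi$ is the radical of the alternating form $\xi([\cdot,\cdot])$ on $\mathfrak g$. For the two-dimensional algebra with $[a,b]=b$, the functional $\xi$ with $\xi(b)=1$, $\xi(a)=0$ gives a nondegenerate form, so the index is $0$. For an abelian algebra the index is the dimension. Call $\mathfrak g$ **quadratic** if it carries a nondegenerate invariant symmetric bilinear form $\langle\,,\rangle$, where invariant means $\langle[a,b],c\rangle=\langle a,[b,c]\rangle$. Then every $\xi$ is $\langle x,\cdot\rangle$ for some $x$, and $\mathfrak g^\xi=\mathfrak g^x$; so $\chi(\mathfrak g)$ is the minimal dimension of a centralizer. For reductive $\mathfrak g$ it is the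 rank.

The background, from "Relative modality of elements in generalized Takiff Lie algebras" (https://m.booksci.cn/literature/144865365.htm), consists of three known results.

1. For quadratic $\mathfrak g$, the $(m,n)$-modality of every orbit is at least $(n-m)\chi(\mathfrak g)$.
2. Equality holds for a dense set of orbits.
3. If $\mathfrak g$ is reductive, equality holds for every orbit when $m=0$.

So the natural question is whether equality persists for every orbit when $m\ge1$ and $\mathfrak g$ is reductive. The first known result will be reproved below, and the second is not used.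

For abelian $\mathfrak g$ the answer is immediate: orbits are points, the pullback is an affine space of dimension $(n-m)\dim\mathfrak g$, and the modality is $(n-m)\dim\mathfrak g=(n-m)\chi(\mathfrak g)$.

**From now on $\mathfrak g$ is reductive**, and $\langle\,,\rangle$ is a nondegenerate invariant symmetric form on it, extended $\mathbb C[T]$-bilinearly to $\mathfrak g[T]$. If $\mathfrak a$ is a simple ideal and $\mathfrak c$ an ideal with $[\mathfrak a,\mathfrak c]=0$, then $\mathfrak a\perp\mathfrak c$, because $\mathfrak a=[\mathfrak a,\mathfrak a]$ and $\langle[a,a'],c\rangle=\langle a,[a',c]\rangle=0$. So the simple ideals and the centre are mutually orthogonal. We write $\chi=\chi(\mathfrak g)$.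

## 3. The subalgebras $\mathfrak p_k(x)$ and the codimension formula

The purpose of this section is to turn the modality into a sum of dimensions of subalgebras of $\mathfrak g$ itself. For $x\in\mathfrak g_m$ and $0\le k\le m$ put
$$\mathfrak p_k(x)=\{u(0):\ u\in\mathfrak g_k,\ [x,u]=0 \bmod T^{k+1}\}\subset\mathfrak g .$$
These are the leading terms of the elements that commute with $x$ up to order $k$. They do not involve the form, and they depend only on $x\bmod T^{k+1}$. If $u$ and $v$ commute with $x$ mod $T^{k+1}$, so does $[u,v]$, by the Jacobi identity; hence $\mathfrak p_k(x)$ is a Lie subalgebra. Clearly $\mathfrak p_0(x)=\mathfrak g^{x_0}$ and $\mathfrak p_{k+1}(x)\subset\mathfrak p_k(x)$. Taking $u=x$ gives $x_0\in\mathfrak p_k(x)$.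

**Lemma 5.** (i) $\dim\mathfrak g_k^x-\dim\mathfrak g_{k-1}^x=\dim\mathfrak p_k(x)$.

(ii) Every orbit in $\pi_{n,m}^{-1}(G_m\cdot x)$ contains a lift $y\in\mathfrak g_n$ of $x$, and the codimension of $G_n\cdot y$ in this pullback is $\sum_{k=m+1}^n\dim\mathfrak p_k(y)$. So the $(m,n)$-modality of $G_m\cdot x$ is
$$\min_{y}\ \sum_{k=m+1}^{n}\dim\mathfrak p_k(y),\qquad y\in\mathfrak g_n\text{ a lift of }x. \tag{1}$$

*Proof.* (i) The map $\mathfrak g_k^x\to\mathfrak p_k(x)$, $u\mapsto u(0)$, is surjective. Its kernel consists of the $u=Tu'$ with $[x,Tu']=0\bmod T^{k+1}$, that is, with $[x,u']=0\bmod T^k$. This kernel is isomorphic to $\mathfrak g_{k-1}^x$.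

(ii) If $y'$ lies in the pullback, then $\pi_{n,m}(y')=g\cdot x$ for some $g\in G_m$; lift $g^{-1}$ to $G_n$ and apply it to $y'$. This gives a lift of $x$ in the same orbit. The pullback has dimension $\dim\mathfrak g_m-\dim\mathfrak g_m^x+(n-m)\dim\mathfrak g=\dim\mathfrak g_n-\dim\mathfrak g_m^x$, and the orbit has dimension $\dim\mathfrak g_n-\dim\mathfrak g_n^y$. So the codimension is $\dim\mathfrak g_n^y-\dim\mathfrak g_m^x$, and summing (i) over $k=m+1,\dots,n$ finishes. $\square$

**Lemma 6.** $\dim\mathfrak p_k(y)\ge\chi$ for all $k$ and all $y\in\mathfrak g_n$ with $n\ge k$.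

*Proof.* Let $Y\in\mathfrak g[T]$ represent $y$. All minors of $\operatorname{ad}z$ of size larger than $\dim\mathfrak g-\chi$ vanish for every $z\in\mathfrak g$, because centralizers have dimension at least $\chi$. These minors are polynomials in the coordinates of $z$, so they vanish identically, also over $\mathbb C((T))$. Hence $\operatorname{ad}Y$ has rank at most $\dim\mathfrak g-\chi$ over $\mathbb C((T))$, and
$$M=\{u\in\mathfrak g[[T]]:[Y,u]=0\}$$
is a free $\mathbb C[[T]]$-module of rank at least $\chi$. If $u\in M$ and $u(0)=0$, then $u=Tu'$ with $u'\in M$. So $u\mapsto u(0)$ embeds $M/TM$, of dimension at least $\chi$, into $\mathfrak g$. Its image lies in $\mathfrak p_k(y)$. $\square$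

Lemmas 5 and 6 give the lower bound $(n-m)\chi$. The whole question is now: *can we always choose the next coefficients so that $\mathfrak p_k(y)$ shrinks to dimension $\chi$ at once?*

### The case of $\mathfrak{sl}_2$ by hand

Here $\chi=1$, and the centralizer of any nonzero element is the line it spans. Let $x\in\mathfrak g_m$ be nonzero, $x=T^jx'$ with $x'_0\ne0$ and $j\le m$. For any lift $y$ of $x$ and any $k>m$, an element $u$ with $[y,u]=0\bmod T^{k+1}$ satisfies $[x'_0,u(0)]=0$, by looking at the coefficient of $T^j$. So $\mathfrak p_k(y)\subset\mathbb Cx'_0$, and by Lemma 6 it is this line. Every orbit in the pullback has codimension $n-m$. If $x=0$, take the lift $y=T^{m+1}z$ with $z\neq0$; the same argument gives $\mathfrak p_k(y)=\mathbb Cz$ for $k\ge m+1$. So $\mathfrak{sl}_2$ satisfies equality everywhere. The reason is special: all nonzero centralizers are already minimal.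

## 4. An alternating form that governs one step of lifting

We now want to see how $\mathfrak p_{m+1}$ of a lift depends on the new coefficient.

**Lemma 7.** Let $x\in\mathfrak g_m$, represented by a polynomial of degree $\le m$, let $z\in\mathfrak g$ and $y=x+T^{m+1}z\in\mathfrak g_{m+1}$. For $u_0,v_0\in\mathfrak p_m(x)$ choose $u,v\in\mathfrak g[T]$ with $u(0)=u_0$, $v(0)=v_0$ and $[x,u],[x,v]\in T^{m+1}\mathfrak g[T]$; call such $u,v$ admissible lifts. Let $\beta_z(u_0,v_0)$ be the coefficient of $T^{m+1}$ in $\langle y,[u,v]\rangle$. Then $\beta_z$ is a well-defined alternating bilinear form on $\mathfrak p_m(x)$,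
$$\beta_z(u_0,v_0)=\beta_0(u_0,v_0)+\langle z,[u_0,v_0]\rangle, \tag{2}$$
and its radical is $\mathfrak p_{m+1}(y)$. Hence $\dim\mathfrak p_{m+1}(y)=\dim\mathfrak p_m(x)-\operatorname{rank}\beta_z$.

*Proof.*

**Step 1: the form is well defined.** For an admissible $u$ we have $[y,u]\in T^{m+1}\mathfrak g[T]$; let $c(u)$ be its coefficient at $T^{m+1}$. Since $\langle y,[u,v]\rangle=\langle[y,u],v\rangle$,
$$\beta_z(u_0,v_0)=\langle c(u),v_0\rangle. \tag{3}$$
So the value depends on $v$ only through $v_0$. Exchanging $u$ and $v$ changes the sign of $\langle y,[u,v]\rangle$, so the value depends on $u$ only through $u_0$. Lifts can be chosen linearly, so $\beta_z$ is bilinear, and it is alternating. The term $T^{m+1}z$ of $y$ contributes $\langle z,[u_0,v_0]\rangle$, which is (2).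

**Step 2: $\mathfrak p_{m+1}(y)$ lies in the radical.** An element $u_0$ belongs to $\mathfrak p_{m+1}(y)$ exactly when it has an admissible lift $u$ with $c(u)=0$. Then (3) vanishes for all $v_0$.

**Step 3: we identify the freedom in $c(u)$.** To prove the converse we must know how far $c(u)$ can be changed without changing $u_0$. Let $D$ be the set of $T^m$-coefficients of $[y,w]$, where $w\in\mathfrak g[T]$ satisfies $[y,w]\in T^m\mathfrak g[T]$ (equivalently $[x,w]\in T^m\mathfrak g[T]$). For such $w$ the polynomial $Tw$ is an admissible lift of $0$, and $c(Tw)$ is the $T^m$-coefficient of $[y,w]$. By Step 1, $\langle c(Tw),v_0\rangle=\beta_z(0,v_0)=0$ for all $v_0\in\mathfrak p_m(x)$. So $D\subset\mathfrak p_m(x)^\perp$.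

We count dimensions. In the space $\{w\in\mathfrak g_m:[x,w]\in T^m\mathfrak g_m\}$ the condition involves only $w\bmod T^m$, which must lie in $\mathfrak g_{m-1}^x$. So this space has dimension $\dim\mathfrak g+\dim\mathfrak g^x_{m-1}$. It maps onto $D$ with kernel $\mathfrak g_m^x$. By Lemma 5(i), $\dim D=\dim\mathfrak g-\dim\mathfrak p_m(x)$. Hence $D=\mathfrak p_m(x)^\perp$.

**Step 4: the radical lies in $\mathfrak p_{m+1}(y)$.** Let $u_0$ be in the radical and $u$ an admissible lift. By (3), $c(u)\in\mathfrak p_m(x)^\perp=D$, so $c(u)=-c(Tw)$ for some $w$ as in Step 3. Then $u+Tw$ is an admissible lift of $u_0$ with $c(u+Tw)=0$, and $u_0\in\mathfrak p_{m+1}(y)$. $\square$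

For $m=0$ we may use constant lifts. So $\beta_0=0$ and
$$\beta_z=\langle z,[\cdot,\cdot]\rangle \quad\text{on }\mathfrak p_0(x)=\mathfrak g^{x_0}. \tag{4}$$
As a check, let $x=0\in\mathfrak g_0$: then $\mathfrak p_0=\mathfrak g$, the radical of $\langle z,[\cdot,\cdot]\rangle$ is $\mathfrak g^z$, and indeed $\mathfrak p_1(Tz)=\mathfrak g^z$.

**Corollary 8.** $\dim\mathfrak p_k(x)\in\chi+2\mathbb N$ for all $x$ and $k$.

*Proof.* The rank of an alternating form is even. Applied to $\langle a,[\cdot,\cdot]\rangle$ on $\mathfrak g$, whose radical is $\mathfrak g^a$, this shows that all centralizers have dimension congruent to $\dim\mathfrak g$, hence to $\chi$, modulo 2. So $\dim\mathfrak p_0(x)\equiv\chi$. Lemma 7 shows $\dim\mathfrak p_{k+1}(x)\equiv\dim\mathfrak p_k(x)$. Finally $\dim\mathfrak p_k(x)\ge\chi$ by Lemma 6. $\square$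

## 5. Where the bracket on $\mathfrak p_m(x)$ stops helping

Call $x\in\mathfrak g_m$ **good** if $\dim\mathfrak p_{m+1}(x+T^{m+1}z)=\chi$ for some $z\in\mathfrak g$, that is, if $\operatorname{rank}\beta_z=\dim\mathfrak p_m(x)-\chi$ for some $z$. By (1) and Lemma 6, $x$ is good if and only if the $(m,m+1)$-modality of its orbit is $\chi$, so goodness depends only on the orbit. If $x$ is good, then the $(m,n)$-modality is $(n-m)\chi$ for every $n\ge m$. Indeed, extend a good choice $x+T^{m+1}z$ arbitrarily to $y\in\mathfrak g_n$; for $m+1\le k\le n$ we have $\chi\le\dim\mathfrak p_k(y)\le\dim\mathfrak p_{m+1}(y)=\chi$.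

The sensible first attempt is to copy the case $m=0$ of (4): choose $z$ so that the second term in (2) alone has large rank.

**Lemma 9.** If some $\zeta\in\mathfrak p_m(x)^*$ satisfies $\operatorname{rank}\zeta([\cdot,\cdot])\ge\dim\mathfrak p_m(x)-\chi$, then $x$ is good.

*Proof.* As the form on $\mathfrak g$ is nondegenerate, $\zeta$ is the restriction of $\langle z,\cdot\rangle$ for some $z\in\mathfrak g$. For $t\ne0$, (2) gives $\beta_{tz}=t\big(t^{-1}\beta_0+\langle z,[\cdot,\cdot]\rangle\big)$. A nonzero minor stays nonzero under small perturbation, so for $|t|$ large the rank of $\beta_{tz}$ is at least that of $\zeta([\cdot,\cdot])$. By Lemmas 6 and 7 it is also at most $\dim\mathfrak p_m(x)-\chi$. $\square$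

For $m=0$ this works: the third known result says, through (4), that for every $x_0\in\mathfrak g$ some $\zeta\in(\mathfrak g^{x_0})^*$ has rank $\dim\mathfrak g^{x_0}-\chi$. For $m\ge1$ we face $\mathfrak p_m(x)$, which is only some subalgebra of $\mathfrak g^{x_0}$. The attempt breaks exactly when $\mathfrak p_m(x)$ has too little bracket. In the extreme case $\mathfrak p_m(x)$ is abelian; then (2) says $\beta_z=\beta_0$ for all $z$, and the choice of $z$ is irrelevant. If moreover $\beta_0=0$ and $\dim\mathfrak p_m(x)>\chi$, then $x$ is not good.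

This tells us what to look for with $m=1$: an $x$ with $\mathfrak p_1(x)$ abelian of dimension greater than $\chi$, hence at least $\chi+2$ by Corollary 8, and with $\beta_0=0$. In $\mathfrak{sl}_4$ the upper right $2\times2$ block is an abelian subalgebra of dimension $4=\chi+1$, which has the wrong parity. In $\mathfrak{sl}_5$ the upper right $2\times3$ block is abelian of dimension $6=\chi+2$. We shall make this block equal to $\mathfrak p_1(x)$.

## 6. Gradings of length three force an isotropic subspace

**Proposition 10.** Let $\mathfrak g=\mathfrak g(-1)\oplus\mathfrak g(0)\oplus\mathfrak g(1)$ be a Lie algebra grading with $\langle\mathfrak g(i),\mathfrak g(j)\rangle=0$ unless $i+j=0$. Let $e\in\mathfrak g(1)$ with $[\mathfrak g(0),e]=\mathfrak g(1)$, let $\mathfrak s=\mathfrak g(0)^e$, $x_1\in\mathfrak g(0)$, $\xi=\langle x_1,\cdot\rangle|_{\mathfrak s}$, and let $\mathfrak s^\xi$ be the stabilizer of $\xi$ in $\mathfrak s$. Put $x=e+Tx_1\in\mathfrak g_1$. Then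
$$\mathfrak p_1(x)=\mathfrak s^\xi\oplus\mathfrak g(1),$$
and $\mathfrak g(1)$ is totally isotropic for every $\beta_z$, $z\in\mathfrak g$.

*Proof.*

**Step 1: we compute $\mathfrak g^e$.** As $e$ is homogeneous, $\mathfrak g^e$ is the sum of its intersections with the $\mathfrak g(i)$. It contains $\mathfrak g(1)$, and in degree $0$ it is $\mathfrak s$. Let $w\in\mathfrak g(-1)$ with $[e,w]=0$. Then $\langle w,[e,a]\rangle=\langle[w,e],a\rangle=0$ for all $a\in\mathfrak g(0)$, so $w\perp\mathfrak g(1)$. Since $w$ is orthogonal to the other graded pieces anyway, $w=0$. Thus $\mathfrak g^e=\mathfrak s\oplus\mathfrak g(1)$.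

**Step 2: we compute $\mathfrak p_1(x)$.** By (4) and Lemma 7, it is the radical of $\langle x_1,[\cdot,\cdot]\rangle$ on $\mathfrak g^e$. As $[\mathfrak g(1),\mathfrak g^e]\subset\mathfrak g(1)$ and $x_1\in\mathfrak g(0)\perp\mathfrak g(1)$, the whole of $\mathfrak g(1)$ lies in the radical. The rest of the radical is the radical of $\xi([\cdot,\cdot])$ on $\mathfrak s$, which is $\mathfrak s^\xi$.

**Step 3: we compute $\beta_z$ on $\mathfrak g(1)$ by explicit lifts.** Let $u_0\in\mathfrak g(1)$. Then $[x_1,u_0]\in\mathfrak g(1)=[e,\mathfrak g(0)]$, so there is $w\in\mathfrak g(0)$ with $[e,w]=-[x_1,u_0]$. Put $u=u_0+Tw$. Since $[e,u_0]=0$,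
$$[e+Tx_1,\,u_0+Tw]=T\big([e,w]+[x_1,u_0]\big)+T^2[x_1,w]=T^2[x_1,w].$$
So $u$ is an admissible lift, and (3) gives, for $v_0\in\mathfrak p_1(x)$,
$$\beta_z(u_0,v_0)=\langle[x_1,w],v_0\rangle+\langle z,[u_0,v_0]\rangle .$$
If $v_0\in\mathfrak g(1)$, the first term vanishes because $[x_1,w]\in\mathfrak g(0)\perp\mathfrak g(1)$, and the second because $[\mathfrak g(1),\mathfrak g(1)]=0$. $\square$

We shall combine this with a fact of linear algebra. If $\beta$ is an alternating form on $P$ and $U\subset P$ is totally isotropic of codimension $c$, then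
$$\operatorname{rank}\beta\le 2c. \tag{5}$$
Indeed $\beta$ induces a map $U\to(P/U)^*$ whose kernel lies in the radical and has dimension at least $\dim U-c=\dim P-2c$.

## 7. The orbit in $(\mathfrak{sl}_5)_1$: proof of Theorem 1

Write $5\times5$ matrices in blocks of sizes $2+3$, let $\mathfrak g(0)$ be the block-diagonal part and $\mathfrak g(1)$ the upper right block, of dimension $6$; the lower left block is $\mathfrak g(-1)$. With the trace form, $\langle\mathfrak g(i),\mathfrak g(j)\rangle=0$ unless $i+j=0$. Take $e=E_{13}+E_{24}$, whose block is $\epsilon=(I_2\,|\,0)$, and $x_1=E_{21}+E_{35}\in\mathfrak g(0)$. Elements of $\mathfrak g(0)$ are pairs $(a,d)$ of a $2\times2$ and a $3\times3$ matrix.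

**Step 1: we check $[\mathfrak g(0),e]=\mathfrak g(1)$ in $\mathfrak{sl}_5$.** The bracket of $(a,d)$ with $e$ has upper right block $a\epsilon-\epsilon d$, and $\epsilon d$ consists of the first two rows of $d$. Take $a=0$, prescribe the first two rows of $d$ arbitrarily, and use the third row to make the trace zero.

**Step 2: we compute $\mathfrak s$.** Work first in $\mathfrak{gl}_5$. The condition $a\epsilon=\epsilon d$ says that the first two rows of $d$ are $(a\,|\,0)$, so
$$d=\begin{pmatrix}a&0\\ b&t\end{pmatrix},\qquad a\in\mathfrak{gl}_2,\quad b\in\mathbb C^{1\times2},\quad t\in\mathbb C .$$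
Multiplying such matrices shows that the bracket of $(a,b,t)$ and $(a',b',t')$ has $a$-part $[a,a']$, $b$-part $ba'+tb'-b'a-t'b$, and $t$-part $0$.

**Step 3: we write down $\xi$.** The entry $E_{21}$ of $x_1$ lies in the first diagonal block, and $\operatorname{tr}(E_{21}\,\cdot)$ reads off the entry $(1,2)$, that is, $a_{12}$. The entry $E_{35}$ reads off the entry $(5,3)$ of the $5\times5$ matrix, that is, $d_{31}=b_1$. So
$$\xi(a,b,t)=\operatorname{tr}(Na)+b\eta,\qquad N=\begin{pmatrix}0&0\\1&0\end{pmatrix},\quad \eta=\begin{pmatrix}1\\0\end{pmatrix}.$$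

**Step 4: we compute $\mathfrak s^\xi$.** We use $\operatorname{tr}(N[a,a'])=\operatorname{tr}([N,a]a')$ and $ba'\eta=\operatorname{tr}(\eta b\,a')$. Then $(a,b,t)\in\mathfrak s^\xi$ if and only if for all $a',b',t'$
$$\operatorname{tr}\big(([N,a]+\eta b)a'\big)+b'(t\eta-a\eta)-t'\,b\eta=0 .$$
That is, $a\eta=t\eta$, $b\eta=0$ and $[N,a]+\eta b=0$. The first two conditions give $a=\begin{pmatrix}t&p\\0&q\end{pmatrix}$ and $b=(0,b_2)$. Then
$$Na=\begin{pmatrix}0&0\\t&p\end{pmatrix},\qquad aN=\begin{pmatrix}p&0\\q&0\end{pmatrix},\qquad [N,a]+\eta b=\begin{pmatrix}-p&b_2\\ t-q&p\end{pmatrix}.$$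
The third condition gives $p=b_2=0$ and $q=t$. So in $\mathfrak{gl}_5$ the stabilizer $\mathfrak s^\xi$ consists of the scalar matrices.

Pass to $\mathfrak{sl}_5$. We have $\mathfrak s=(\mathfrak s\cap\mathfrak{sl}_5)\oplus\mathbb C\cdot1$ with $1$ central. An element of $\mathfrak s\cap\mathfrak{sl}_5$ that stabilizes $\xi|_{\mathfrak s\cap\mathfrak{sl}_5}$ therefore also stabilizes $\xi$ on $\mathfrak s$, so it is scalar of trace $0$, that is, $0$. In $\mathfrak{sl}_5$ we get $\mathfrak s^\xi=0$.

**Step 5: we conclude.** By Proposition 10, in $\mathfrak{sl}_5$ we have $\mathfrak p_1(x)=\mathfrak g(1)$, and $\beta_z=0$ for every $z$. By Lemma 7, $\dim\mathfrak p_2(x+T^2z)=6$ for every $z$. By Lemma 5(ii), every orbit in the pullback has codimension $6$. Since $\chi(\mathfrak{sl}_5)=4$, Theorem 1 is proved. $\blacksquare$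

## 8. Shifting by $T$, Levi subalgebras, and $\mathfrak{sp}_6$: proof of Theorem 2

To spread the counterexample to other algebras and other pairs $(m,n)$ we need three invariance properties. They serve Theorem 4 as well.

**Lemma 11.** For $x\in\mathfrak g_k$ and $j\ge0$, with $T^jx\in\mathfrak g_{k+j}$, we have $\mathfrak p_{k+j}(T^jx)=\mathfrak p_k(x)$.

*Proof.* $[T^jx,u]\in T^{k+j+1}\mathfrak g[T]$ if and only if $[x,u]\in T^{k+1}\mathfrak g[T]$. $\square$

**Lemma 12.** Let $s\in\mathfrak g$ be semisimple, $\mathfrak l=\mathfrak g^s$, and $x=s+x'$ with $x'\in\mathfrak l_m$ and $x'_0$ nilpotent in $\mathfrak g$. Then $\mathfrak p_k^{\mathfrak g}(x)=\mathfrak p_k^{\mathfrak l}(x')$ for $k\le m$, and $\beta_z^{\mathfrak g,x}=\beta_{z_{\mathfrak l}}^{\mathfrak l,x'}$, where $z_{\mathfrak l}$ is the orthogonal projection of $z$ to $\mathfrak l$. Moreover $\chi(\mathfrak l)=\chi(\mathfrak g)$.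

*Proof.* Put $\mathfrak l'=[s,\mathfrak g]$. As $\operatorname{ad}s$ is diagonalizable and skew for the form, $\mathfrak g=\mathfrak l\oplus\mathfrak l'$ and $\mathfrak l'=\mathfrak l^\perp$; in particular the form is nondegenerate on $\mathfrak l$. Also $[\mathfrak l,\mathfrak l']\subset\mathfrak l'$, so $\operatorname{ad}x$ preserves $\mathfrak l_k$ and $\mathfrak l'_k$. On $\mathfrak l'$ the map $\operatorname{ad}x_0$ is the sum of the invertible $\operatorname{ad}s$ and the nilpotent $\operatorname{ad}x'_0$, which commutes with it; so it is invertible. Hence $\operatorname{ad}x$ is injective on $\mathfrak l'_k$: the lowest nonzero coefficient of an element is not killed by $\operatorname{ad}x_0$. Therefore $\mathfrak g_k^x=\mathfrak l_k^{x}=\mathfrak l_k^{x'}$, as $s$ is central in $\mathfrak l$. This proves the first claim.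

For the second, take admissible lifts $u,v\in\mathfrak l[T]$ for $x'$; they are admissible for $x$, since $[s,u]=[s,v]=0$. Then $\langle s,[u,v]\rangle=\langle[s,u],v\rangle=0$, and $\langle z,[u_0,v_0]\rangle=\langle z_{\mathfrak l},[u_0,v_0]\rangle$. So the two coefficients of $T^{m+1}$ agree. Finally $\mathfrak l$ is reductive and contains a Cartan subalgebra of $\mathfrak g$, so the ranks agree. $\square$

**Lemma 13.** If $\mathfrak g=\mathfrak a\oplus\mathfrak c$ with orthogonal ideals, then $\mathfrak p_k$ and $\beta_z$ are the direct sums of those for the components in $\mathfrak a$ and $\mathfrak c$, and $\chi(\mathfrak g)=\chi(\mathfrak a)+\chi(\mathfrak c)$. Central elements of $\mathfrak g$ lie in $\mathfrak p_m(x)$ and in the radical of every $\beta_z$.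

*Proof.* The first sentence holds because brackets and the form are computed componentwise. A central $v_0$ has the constant admissible lift $v=v_0$, and then $[u,v]=0$. $\square$

### The algebra $\mathfrak{sp}_6$

Type $C_3$ needs its own example. Let
$$\mathfrak{sp}_6=\left\{\begin{pmatrix}P&Q\\R&-P^{t}\end{pmatrix}:\ Q=Q^t,\ R=R^t\right\}$$
with its block grading ($\mathfrak g(1)$ is the block $Q$) and the trace form. Let $e$ be given by $Q=I$, $P=R=0$. The bracket of $\operatorname{diag}(P,-P^t)$ with $e$ has upper right block $P+P^t$. So $[\mathfrak g(0),e]$ consists of all symmetric blocks and equals $\mathfrak g(1)$, of dimension $6$. Further $\mathfrak s=\{\operatorname{diag}(P,P):P^t=-P\}\cong\mathfrak{so}_3$. On $\mathfrak s$ the form is $2\operatorname{tr}(PP')$, which is nondegenerate. Choose $0\ne x_1\in\mathfrak s$. Then $\mathfrak s^\xi$ is the centralizer of $x_1$ in $\mathfrak{so}_3\cong\mathfrak{sl}_2$, of dimension $1$. By Proposition 10, $\dim\mathfrak p_1(x)=7$ for $x=e+Tx_1$, and $\mathfrak g(1)$ is totally isotropic of codimension $1$.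 By (5), $\operatorname{rank}\beta_z\le2$, so
$$\dim\mathfrak p_2(x+T^2z)\ge5=\chi(\mathfrak{sp}_6)+2\qquad\text{for all }z.$$

### Proof of Theorem 2

**Step 1: we find $\mathfrak{sl}_5$ or $\mathfrak{sp}_6$ inside a Levi subalgebra.** The Dynkin diagrams of $A_r\ (r\ge4)$, $B_r$ and $D_r\ (r\ge5)$, $E_6$, $E_7$, $E_8$ contain an $A_4$ subdiagram; those of $C_r\ (r\ge3)$ and $F_4$ contain a $C_3$ subdiagram. Let $I$ be the corresponding set of simple roots and $\mathfrak t$ a Cartan subalgebra of $\mathfrak g$. Choose $s\in\mathfrak t$ with $\alpha(s)=0$ for $\alpha\in I$ and $\alpha(s)=1$ for every other simple root $\alpha$ of $\mathfrak g$. A positive root is a combination of simple roots with nonnegative integer coefficients, so it vanishes on $s$ exactly when it is a combination of roots in $I$. Hence $\mathfrak l=\mathfrak g^s=\mathfrak a\oplus\mathfrak c$, where $\mathfrak a$ is simple of type $A_4$ or $C_3$ and $\mathfrak c=\{h\in\mathfrak t:\alpha(h)=0\text{ for }\alpha\in I\}$ is the centre of $\mathfrak l$.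

**Step 2: we treat $(1,2)$.** Let $x'=e+Tx_1\in\mathfrak a_1$ be the element constructed above for $\mathfrak{sl}_5$ or $\mathfrak{sp}_6$, and put $x=s+x'\in\mathfrak g_1$. The element $e$ is nilpotent in the simple algebra $\mathfrak a$, hence nilpotent in $\mathfrak g$. Recall that the $\mathfrak p_k$ do not depend on the form, so it does not matter that we used the trace form on $\mathfrak a$. By Lemmas 12 and 7, $\dim\mathfrak p_2^{\mathfrak g}(x+T^2z)=\dim\mathfrak p_2^{\mathfrak l}(x'+T^2z_{\mathfrak l})$. By Lemma 13 this is the sum of the dimension for $x'+T^2z_{\mathfrak a}$ in $\mathfrak a$, which is at least $\chi(\mathfrak a)+2$, and of that for $\mathfrak c$, which is at least $\chi(\mathfrak c)$ by Lemma 6. So for every $z\in\mathfrak g$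
$$\dim\mathfrak p_2(x+T^2z)\ge\chi(\mathfrak a)+2+\chi(\mathfrak c)=\chi(\mathfrak l)+2=\chi+2. \tag{6}$$

**Step 3: we shift to arbitrary $1\le m<n$.** Let $\tilde x=T^{m-1}x\in\mathfrak g_m$, and let $y\in\mathfrak g_n$ be any lift of $\tilde x$. Then $y\equiv T^{m-1}x+T^{m+1}z=T^{m-1}(x+T^2z)\bmod T^{m+2}$ for some $z\in\mathfrak g$. By Lemma 11 and (6), $\dim\mathfrak p_{m+1}(y)=\dim\mathfrak p_2(x+T^2z)\ge\chi+2$. By Lemma 6, $\dim\mathfrak p_k(y)\ge\chi$ for $m+1<k\le n$. By (1), the $(m,n)$-modality of the orbit of $\tilde x$ is at least $(n-m)\chi+2$. So equality for all orbits requires $m=0$ or $m=n$; it does hold in these cases, by the third known result for $m=0$ and trivially for $m=n$. $\blacksquare$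

## 9. Unbounded excess in $\mathfrak{gl}_{2k}$: proof of Theorem 3

Use blocks $k+k$, the trace form, $e=\begin{pmatrix}0&I\\0&0\end{pmatrix}$, and $x_1=\operatorname{diag}(0,A)$ with $A$ regular semisimple. The bracket of $\operatorname{diag}(a,d)$ with $e$ has upper right block $a-d$. So $[\mathfrak g(0),e]=\mathfrak g(1)$, of dimension $k^2$, and $\mathfrak s=\{\operatorname{diag}(a,a)\}\cong\mathfrak{gl}_k$. Here $\xi(a)=\operatorname{tr}(Aa)$, and $\mathfrak s^\xi$ is the centralizer of $A$ in $\mathfrak{gl}_k$, of dimension $k$. By Proposition 10, $\dim\mathfrak p_1(x)=k^2+k$ for $x=e+Tx_1$.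

The scalar matrices lie in $\mathfrak s^\xi$, and in the radical of $\beta_z$ by Lemma 13. So $\beta_z$ lives on the quotient of $\mathfrak p_1(x)$ by the scalars, of dimension $k^2+k-1$. There the image of $\mathfrak g(1)$ is totally isotropic, still of dimension $k^2$, hence of codimension $k-1$. By (5), $\operatorname{rank}\beta_z\le2(k-1)$. So for every $z$
$$\dim\mathfrak p_2(x+T^2z)\ge k^2+k-2(k-1)=k^2-k+2=2k+(k-1)(k-2),$$
and (1) gives Theorem 3. $\blacksquare$

For $k=2$ the bound shows no excess, in agreement with Theorem 4 for $\mathfrak{gl}_4$, whose simple factor has type $A_3$.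

## 10. Small rank: proof of Theorem 4

By Section 5 it suffices to show that every $x\in\mathfrak g_m$ is good, for all $m$, when all simple factors of $\mathfrak g$ are among the five types $A_1,A_2,A_3,B_2,G_2$. The first attempt of Section 5, Lemma 9, will succeed for these algebras, because they have no room for a large abelian $\mathfrak p_m(x)$. That is the content of the next lemma.

**Lemma 14.** Abelian subalgebras of $\mathfrak g$ of type $A_3$, $B_2$, $G_2$ have dimension at most $4$, $3$, $3$ respectively.

*Proof.* Subspaces of abelian subalgebras are abelian subalgebras, so we must exclude dimension $d=5,4,4$.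

**Step 1: we reduce to Borel-stable subalgebras.** The $d$-dimensional abelian subalgebras form a closed subset of a Grassmannian, stable under the adjoint group. If it is nonempty, Borel's fixed point theorem gives an abelian $\mathfrak a$ of dimension $d$ stable under a Borel subalgebra, spanned by $\mathfrak t$ and the root vectors $e_\alpha$, $\alpha>0$. Being $\mathfrak t$-stable, $\mathfrak a$ is the sum of $\mathfrak a\cap\mathfrak t$ and root spaces. If $\mathfrak a$ contained $f_\alpha$ with $\alpha>0$, a root vector for $-\alpha$, it would contain $[e_\alpha,f_\alpha]$, which does not commute with $f_\alpha$. If $0\ne h\in\mathfrak a\cap\mathfrak t$, there is a simple $\alpha$ with $\alpha(h)\ne0$; then $[e_\alpha,h]=-\alpha(h)e_\alpha$ shows $e_\alpha\in\mathfrak a$, which does not commute with $h$. So $\mathfrak a$ is the sum of the root spaces of a set $S$ of $d$ positive roots. This $S$ is upper-closed (if $\gamma\in S$, $\delta>0$ and $\gamma+\delta$ is a root, then $\gamma+\delta\in S$), and no two elements of $S$ sum to a root.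

**Step 2: we exclude $d$ in each type.**

* $B_2$, $d=4$: $S$ consists of all positive roots, and $\alpha_1+\alpha_2$ is a root.
* $G_2$, $d=4$, with $\alpha$ short and $\beta$ long: the positive roots are $\alpha,\beta,\alpha+\beta,2\alpha+\beta,3\alpha+\beta,3\alpha+2\beta$. If $\alpha+\beta\notin S$, then neither $\alpha$ nor $\beta$ is in $S$, so three roots are missing, which leaves too few. So $\alpha+\beta\in S$, hence $2\alpha+\beta\in S$, and their sum $3\alpha+2\beta$ is a root.
* $A_3$, $d=5$: one of the six positive roots is missing. It is simple, since a nonsimple positive root is $\gamma+\alpha_i$ with $\gamma>0$, and $\gamma\in S$ would force it into $S$. If $\alpha_1$ or $\alpha_3$ is missing, two adjacent simple roots lie in $S$. If $\alpha_2$ is missing, $\alpha_1$ and $\alpha_2+\alpha_3$ lie in $S$. In each case two elements of $S$ sum to a root. $\square$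

### Reduction to a nonzero nilpotent leading term

We induct on $\dim\mathfrak g$, and for fixed $\mathfrak g$ on $m$.

**Step 1: we reduce to simple $\mathfrak g$.** Decompose $\mathfrak g$ into its simple ideals and its centre, which are mutually orthogonal. By Lemma 13, $x$ is good if all its components are. For abelian $\mathfrak g$ we have $\mathfrak p_m(x)=\mathfrak g$ and $\chi=\dim\mathfrak g$, so everything is good. So let $\mathfrak g$ be simple of one of the five types, and let $x_0=s+e$ be the Jordan decomposition.

**Step 2: we treat $s\ne0$ by passing to a Levi subalgebra.** Put $\mathfrak l=\mathfrak g^s\subsetneq\mathfrak g$ and $\mathfrak l'=[s,\mathfrak g]$. As in Lemma 12, $\operatorname{ad}x_0$ is invertible on $\mathfrak l'$. We move $x$ into $\mathfrak l_m$, one coefficient at a time. Suppose $x_i\in\mathfrak l$ for $i<j$, where $1\le j\le m$. Applying $\exp(\operatorname{ad}T^jw)$ with $w\in\mathfrak l'$ leaves the coefficients below $j$ unchanged and adds $[w,x_0]$ to $x_j$. As $[\mathfrak l',x_0]=\mathfrak l'$, a suitable $w$ removes the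 $\mathfrak l'$-component of $x_j$. After the step $j=m$ we have $x\in\mathfrak l_m$ in the same orbit. Now Lemma 12 applies to $x=s+(x-s)$: $\mathfrak p_m$, the forms $\beta_z$ and $\chi$ agree, and $z_{\mathfrak l}$ runs over all of $\mathfrak l$. So $x$ is good in $\mathfrak g$ if and only if $x-s$ is good in $\mathfrak l$. The roots of $\mathfrak l$ form, up to conjugacy, the root system of a proper subdiagram, so the simple factors of $\mathfrak l$ are again among the five types. By induction on $\dim\mathfrak g$, $x$ is good.

**Step 3: we treat $x_0=0$ by dividing by $T$.** If $m=0$, take $z$ regular: the radical of $\beta_z=\langle z,[\cdot,\cdot]\rangle$ on $\mathfrak p_0=\mathfrak g$ is $\mathfrak g^z$, of dimension $\chi$. If $m\ge1$, then $x=Tx'$ with $x'\in\mathfrak g_{m-1}$, and by Lemma 11 $\mathfrak p_{m+1}(T(x'+T^mz))=\mathfrak p_m(x'+T^mz)$. So $x$ is good if and only if $x'$ is, and we use induction on $m$.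

**Step 4: we list what remains.** Now $x_0=e\ne0$ is nilpotent. Put $\mathfrak q=\mathfrak g^e$ and $\mathfrak p=\mathfrak p_m(x)\subset\mathfrak q$. Then $e\in\mathfrak p$ and $\dim\mathfrak p\in\chi+2\mathbb N$ by Corollary 8. Three situations are settled at once.

* If $\dim\mathfrak p=\chi$, then $x$ is good, with any $z$.
* If $\mathfrak p=\mathfrak q$, then the third known result for $(m,n)=(0,1)$ says, by (4) and Lemma 7, that some $\zeta\in\mathfrak q^*$ has $\operatorname{rank}\zeta([\cdot,\cdot])=\dim\mathfrak q-\chi$. So $x$ is good by Lemma 9.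
* If $\dim\mathfrak p=\chi+2$ and $\mathfrak g$ is of type $A_3$, $B_2$ or $G_2$, then $\dim\mathfrak p=5,4,4$ respectively. By Lemma 14, $\mathfrak p$ is not abelian. So some $\zeta([\cdot,\cdot])$ is nonzero, hence of rank at least $2$, and $x$ is good by Lemma 9.

Recall the dimensions of $\mathfrak q$ for nonzero nilpotent $e$:

* $A_1$ ($\chi=1$): $1$.
* $A_2$ ($\chi=2$): $4,2$.
* $B_2$ ($\chi=2$): $6,4,2$.
* $A_3$ ($\chi=3$): $9,7,5,3$.
* $G_2$ ($\chi=2$): $8,6,4,2$.

Each value is attained on exactly one nilpotent orbit, and the largest belongs to the minimal nilpotent orbit. Running through the possible values of $\dim\mathfrak p$ with the right parity, only two cases escape the three situations, both with $e$ minimal nilpotent and $\dim\mathfrak p=\dim\mathfrak q-2=\chi+4$: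

* (a) type $A_3$, $\dim\mathfrak q=9$, $\dim\mathfrak p=7$;
* (b) type $G_2$, $\dim\mathfrak q=8$, $\dim\mathfrak p=6$.

By Lemma 9 we must find $\zeta\in\mathfrak p^*$ with $\operatorname{rank}\zeta([\cdot,\cdot])\ge4$.

### The centralizer of a minimal nilpotent element

We describe $\mathfrak q$ after conjugating $x$ by a constant element of $G_m$. In both cases
$$\mathfrak q=\mathfrak k\ltimes\mathfrak h,\qquad \mathfrak h=V\oplus\mathbb Ce,\qquad \dim V=4,\qquad [v,v']=\omega(v,v')e, \tag{7}$$
where $V$ is $\mathfrak k$-stable, $\omega$ is a $\mathfrak k$-invariant symplectic form, and $e$ is central in $\mathfrak q$.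

*Case (a).* Take $e=E_{14}$. A matrix commutes with $E_{14}$ if and only if its first column and its last row vanish off the diagonal and its entries $(1,1)$ and $(4,4)$ agree. So $\mathfrak k=\{\operatorname{diag}(a,D,a):D\in\mathfrak{gl}_2,\ a=-\tfrac12\operatorname{tr}D\}\cong\mathfrak{gl}_2$, and $V=R\oplus C$ with rows $R=\langle E_{12},E_{13}\rangle$ and columns $C=\langle E_{24},E_{34}\rangle$. The actions are
$$r\mapsto ar-rD=-r\big(D+\tfrac12\operatorname{tr}D\big),\qquad c\mapsto Dc-ac=\big(D+\tfrac12\operatorname{tr}D\big)c .$$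
The bracket of $(r,c)$ and $(r',c')$ is $(rc'-r'c)\,e$. So $R$ and $C$ are Lagrangian, and $\omega$ is nondegenerate; it is $\mathfrak k$-invariant because $e$ is central. The linear map $D\mapsto D+\tfrac12\operatorname{tr}D$ is a bijection of $\mathfrak{gl}_2$, since it fixes traceless matrices and doubles scalars. So $\mathfrak k$ acts on each of $R$ and $C$ through the full $\mathfrak{gl}(R)$, respectively $\mathfrak{gl}(C)$. Hence $R$ and $C$ are irreducible, and they are not isomorphic, because $D=1$ acts by $-2$ on $R$ and by $+2$ on $C$.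

*Case (b).* Let $e$ be a root vector for the highest root $\theta=3\alpha+2\beta$, and grade $\mathfrak g$ by $\langle\cdot,\theta^\vee\rangle$. The degrees run from $-2$ to $2$. Degree $2$ is $\mathbb Ce$; degree $1$ is spanned by the root vectors of $\beta,\alpha+\beta,2\alpha+\beta,3\alpha+\beta$; degree $0$ is spanned by $\mathfrak t$ and the root vectors of $\pm\alpha$, since $\langle\theta,\alpha^\vee\rangle=3\cdot2+2\cdot(-3)=0$. By $\mathfrak{sl}_2$-theory $\operatorname{ad}e$ is injective in negative degrees. So $\mathfrak q=\mathfrak k\oplus V\oplus\mathbb Ce$ with $\mathfrak k=\ker(\theta|_{\mathfrak t})\oplus\mathfrak g_{\alpha}\oplus\mathfrak g_{-\alpha}\cong\mathfrak{sl}_2$. The space $V$ is the $\alpha$-string through $\beta$, so $V\cong S^3\mathbb C^2$. As $\beta+(3\alpha+\beta)=\theta=(\alpha+\beta)+(2\alpha+\beta)$, the form $\omega$ is nondegenerate, and (7) holds.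

Write $\mathfrak p\cap\mathfrak h=W\oplus\mathbb Ce$ with $W=\mathfrak p\cap V$; this is possible because $e\in\mathfrak p$. Let $\mathfrak k'$ be the image of $\mathfrak p$ in $\mathfrak k=\mathfrak q/\mathfrak h$. If $A\in\mathfrak p$ has image $A'\in\mathfrak k'$ and $w\in W$, then $[A,w]\in A'w+\mathbb Ce$, and $[A,w]\in\mathfrak p\cap\mathfrak h$. So $A'w\in W$: the space $W$ is $\mathfrak k'$-stable. From $\dim\mathfrak p=\dim\mathfrak k'+\dim W+1$ and $\dim\mathfrak p=\dim\mathfrak q-2=\dim\mathfrak k+3$ we get
$$\dim\mathfrak k'=\dim\mathfrak k+2-\dim W,\qquad\text{so }\dim W\ge2 .$$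

**Step 5: $\dim W=4$.** Here $\mathfrak h\subset\mathfrak p$. For any $\zeta$ with $\zeta(e)\ne0$, the form on $V$ is $\zeta(e)\omega$, of rank $4$.

**Step 6: $\dim W=3$.** We use the isotropic direction of $W$ together with one element outside $\mathfrak h$. Now $\dim\mathfrak k'=\dim\mathfrak k-1$. The $\omega$-orthogonal of the hyperplane $W$ is a line $\mathbb C\ell\subset W$, and it is $\mathfrak k'$-stable because $W$ is and $\omega$ is invariant. Let $\theta':\mathfrak k'\to\mathbb C$ be the character by which $\mathfrak k'$ acts on $\ell$. We claim $\theta'\ne0$.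

In case (b), $\mathfrak k'$ is a two-dimensional subalgebra of $\mathfrak{sl}_2$, that is, a Borel subalgebra. Its nilpotent part kills $\ell$, so $\ell$ spans the highest weight line of $S^3\mathbb C^2$, on which the Cartan part acts with weight $3\ne0$.

In case (a), write $\ell=(r,c)$. If $\theta'=0$, the three-dimensional $\mathfrak k'$ kills $r$ and $c$. Suppose $c\ne0$. Then $(D+\tfrac12\operatorname{tr}D)c=0$ for all $D\in\mathfrak k'$. The matrices that kill $c$ form a two-dimensional subspace of $\mathfrak{gl}_2$, and $D\mapsto D+\tfrac12\operatorname{tr}D$ is bijective, so $\dim\mathfrak k'\le2$, a contradiction. The case $r\ne0$ is the same, transposed.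

Choose $A\in\mathfrak p$ whose image $A'$ has $\theta'(A')\ne0$. Then $[A,\ell]=\theta'(A')\ell+\kappa e$ for some $\kappa\in\mathbb C$. As $\omega|_W$ has radical $\mathbb C\ell$, there are $w_1,w_2\in W$ with $\omega(w_1,w_2)=1$, and $[w_i,\ell]=0$. Let $f_{ij}$ be the entries of the Gram matrix of $\zeta([\cdot,\cdot])$ on $w_1,w_2,\ell,A$. Then $f_{13}=f_{23}=0$, and the Pfaffian $f_{12}f_{34}-f_{13}f_{24}+f_{14}f_{23}$ equals
$$-\zeta(e)\big(\theta'(A')\zeta(\ell)+\kappa\zeta(e)\big).$$
Since $e$ and $\ell$ are linearly independent, we can choose $\zeta(e)=1$ and $\zeta(\ell)$ with $\theta'(A')\zeta(\ell)+\kappa\neq0$. So the rank is at least $4$.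

**Step 7: $\dim W=2$.** Now $\mathfrak k'=\mathfrak k$, and $W$ is $\mathfrak k$-stable. This is impossible in case (b), since $S^3\mathbb C^2$ is irreducible. In case (a), $V=R\oplus C$ with $R$ and $C$ irreducible and not isomorphic, so $W=R$ or $W=C$. In particular $[W,W]=0$, and $\mathfrak k$ acts on $W$ through all of $\mathfrak{gl}(W)$. Take $\zeta\in\mathfrak p^*$ with $\zeta(e)=0$ and $\zeta|_W\ne0$. If $A\in\mathfrak p$ has image $A'\in\mathfrak k$, then $\zeta([A,w])=\zeta(A'w)$ for $w\in W$. For $w\ne0$ we have $\mathfrak kw=W$, so some $A\in\mathfrak p$ gives $\zeta([A,w])\ne0$. Thus the map $W\to\mathfrak p^*$, $w\mapsto\zeta([\cdot,w])$, is injective. So there are $A_1,A_2\in\mathfrak p$ and a basis $w_1,w_2$ of $W$ such that the matrix with entries $\zeta([w_i,A_j])$ is an invertible $L$. The Gram matrix on $w_1,w_2,A_1,A_2$ is $\begin{pmatrix}0&L\\-L^t&*\end{pmatrix}$, with determinant $(\det L)^2\ne0$. So the rank is at least $4$.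

In all cases $x$ is good, and Theorem 4 is proved. $\blacksquare$

**Remark 15.** In Step 4 we quoted the third known result for $\mathfrak p=\mathfrak q$. For the nilpotent elements that occur there, the functional $\zeta\in\mathfrak q^*$ of rank $\dim\mathfrak q-\chi$ can also be written down.

* If $\dim\mathfrak q=\chi$, take any $\zeta$. If $\dim\mathfrak q=\chi+2$, it is enough that $\mathfrak q$ is not abelian. In types $A_3,B_2,G_2$ this is Lemma 14; in type $A_2$, with $e=E_{13}$, the algebra $\mathfrak q$ contains $E_{12}$ and $E_{23}$, and $[E_{12},E_{23}]=E_{13}$.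
* For $e$ minimal in $A_3$ and $G_2$ use (7). Minimal $e$ in $B_2$ (short simple root $\alpha$, long simple root $\beta$, highest root $2\alpha+\beta$) gives the same structure: $\mathfrak k\cong\mathfrak{sl}_2$ belongs to $\pm\beta$, and $V$ is spanned by the root vectors of $\alpha$ and $\alpha+\beta$. Take $\zeta(e)=1$, $\zeta|_V=0$ and $\zeta|_{\mathfrak k}$ generic. Then $\mathfrak k$ and $V$ are orthogonal for $\zeta([\cdot,\cdot])$, and the rank is $\dim V+2$, since $\mathfrak k$ is $\mathfrak{sl}_2$ or $\mathfrak{gl}_2$. This is $6=9-3$ for $A_3$, $6=8-2$ for $G_2$ and $4=6-2$ for $B_2$.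
* In $A_3$ with $\dim\mathfrak q=7$ take $e=E_{13}+E_{24}$. Then $\mathfrak q$ consists of the matrices $\begin{pmatrix}a&b\\0&a\end{pmatrix}$ with $\operatorname{tr}a=0$. Let $\zeta=\operatorname{tr}(Bb)$ with $B=\operatorname{diag}(1,-1)$. The form is $\operatorname{tr}([B,a]b')-\operatorname{tr}([B,a']b)$. Its radical is given by $[B,a]=0$ and $[B,b]=0$, of dimension $1+2=3=\chi$.
* In $G_2$ with $\dim\mathfrak q=6$ take $e$ a root vector for the short root $\gamma=2\alpha+\beta$, and grade by $\langle\cdot,\gamma^\vee\rangle$. The root $\beta$ has degree $0$, the roots $\alpha,\alpha+\beta$ have degree $1$, $\gamma$ has degree $2$, and $3\alpha+\beta,3\alpha+2\beta$ have degree $3$. By $\mathfrak{sl}_2$-theory $\operatorname{ad}e$ is injective in negative degrees and bijective from degree $1$ to degree $3$. So $\mathfrak q=\mathfrak{sl}_2\oplus\mathbb Ce\oplus U$, where $\mathfrak{sl}_2$ belongs to $\pm\beta$ and $U\cong\mathbb C^2$ is the degree $3$ part, with $[U,U]=0$. Take $\zeta|_U\ne0$. As $\mathfrak{sl}_2\cdot w=U$ for $0\neq w\in U$, the argument of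 Step 7 with $U$ in place of $W$ gives rank at least $4=6-2$, and the rank cannot be larger, by Lemmas 6 and 7 with (4).
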